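\title{Sums of two proper subfields and transcendence degree}

\begin{abstract}
A field $F$ is a sum of two proper subfields if every element of $F$ can be written as $f_1+f_2$ with $f_1,f_2$ in fixed proper subfields $F_1,F_2$. Every field of infinite transcendence degree over its prime field has this property, and we ask whether the converse holds. It fails in every prime characteristic: for each prime $p$ and each $d\ge1$ we construct a field of characteristic $p$ and transcendence degree $d$ that is the sum of the fixed fields of two involutions. It holds in characteristic $0$. There the proof reduces to finitely generated fields and follows the poles of the two summands along a bipartite graph of discrete valuations.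
\end{abstract}

\section{Introduction}\label{sec:intro}

For subfields $F_1,\dots,F_n$ of a field $F$, let $F_1+\dots+F_n$ be the set of all sums $f_1+\dots+f_n$ with $f_i\in F_i$. This is a vector space over $F_1\cap\dots\cap F_n$, and usually it is not closed under multiplication: $\mathbb Q(\sqrt2)+\mathbb Q(\sqrt3)$ has dimension $3$ over $\mathbb Q$ and misses $\sqrt6$. We say that $F$ is a \emph{sum of two proper subfields} if $F=F_1+F_2$ with $F_1\ne F\ne F_2$. Throughout, $F_0$ is the prime subfield of $F$ and $\operatorname{trdeg}$ denotes transcendence degree.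

Since $F$ has dimension at least $2$ over a proper subfield, each summand fills at most ``half'' of $F$, and the two halves overlap. In finite dimension this is a proof.

\begin{lemma}\label{lem:count}
If $F=F_1+F_2$ with $F_1,F_2$ proper subfields, then $[F:F_1\cap F_2]=\infty$.
\end{lemma}

\begin{proof}
Let $K=F_1\cap F_2$ and suppose $N=[F:K]<\infty$. Then $[F_i:K]=N/[F:F_i]\le N/2$, so $N=\dim_K(F_1+F_2)=[F_1:K]+[F_2:K]-1\le N-1$, which is absurd.
\end{proof}

So no finite field and no number field is such a sum. At the other extreme, let $F$ be countable and of infinite transcendence degree over $F_0$. Fix $y\in F\setminus F_0$, list $F=\{c_1,c_2,\dots\}$, and put $A_0=B_0=F_0$. Given finitely generated subfields $A_{i-1},B_{i-1}$ not containing $y$, pick $a_i\in F$ transcendental over the field generated by $A_{i-1}$, $B_{i-1}$, $y$, $c_i$, and put $A_i=A_{i-1}(a_i)$, $B_i=B_{i-1}(c_i-a_i)$. Neither field contains $y$: if $a$ is transcendental over $A(y)$ and $y\,g(a)=f(a)$ with $f,g\in A[X]$, $g\ne0$, then comparing coefficients gives $y\in A$. Hence $F=\bigcup A_i+\bigcup B_i$ is a sum of two proper subfields. The following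 facts are known.
\begin{enumerate}
\item[(i)] If $\operatorname{trdeg}_{F_0}F$ is infinite, then $F$ is a sum of two proper subfields.
\item[(ii)] No field of prime characteristic and transcendence degree $0$ over its prime subfield is a finite sum of proper subfields.
\item[(iii)] If $F=F_1+F_2$ with $F_1,F_2$ proper, then $[F_1:F_1\cap F_2]=[F_2:F_1\cap F_2]=\infty$.
\end{enumerate}
The construction above spends a fresh transcendental element on each $c_i$, and the cases of transcendence degree $0$ listed so far are all negative. This suggests that infinite transcendence degree is exactly what is needed.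

\medskip
\noindent\textbf{Problem} (\cite{problem})\textbf{.} \emph{Is it true that a field $F$ is a sum of two proper subfields if and only if $\operatorname{trdeg}_{F_0}F$ is infinite?}
\medskip

The answer is no, and the failure is a phenomenon of prime characteristic.

\begin{theorem}\label{thm:p}
For every prime $p$ and every integer $d\ge1$ there is a field $L$ of characteristic $p$ and transcendence degree $d$ over $\mathbb F_p$ that is a sum of two proper subfields.
\end{theorem}

\begin{theorem}\label{thm:zero}
If $\operatorname{char}F=0$, then $F$ is a sum of two proper subfields if and only if $\operatorname{trdeg}_{\mathbb Q}F=\infty$.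
\end{theorem}

\begin{corollary}\label{cor:table}
Let $q$ be $0$ or a prime and let $d\in\{0,1,2,\dots,\infty\}$. Some field of characteristic $q$ and transcendence degree $d$ over its prime field is a sum of two proper subfields if and only if $d=\infty$, or $q>0$ and $d\ge1$.
\end{corollary}

\begin{proof}
For $d=\infty$ all such fields are sums, by (i). For $q=0$, $d<\infty$ none is, by Theorem~\ref{thm:zero}; for $q>0$, $d=0$ none is, by (ii). For $q>0$, $1\le d<\infty$ apply Theorem~\ref{thm:p}.
\end{proof}

Theorem~\ref{thm:p}, proved in Section~\ref{sec:p}, settles the Problem on its own. The field $L$ is the top of an infinite tower of extensions of degree $p$, and the two summands of an element of one layer are found in the next layer: a new layer does the work that a fresh transcendental did above. In characteristic $0$ a trace divided by the degree brings the summands back down, and this reduces Theorem~\ref{thm:zero} to finitely generated fields (Section~\ref{sec:reduction}). For those, Sections~\ref{sec:graph}--\ref{sec:constants} study where the summands of a function with a single pole can have their poles. Of the known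 facts, only (i) enters the proof of Theorem~\ref{thm:zero}; in place of (iii), Lemma~\ref{lem:count} suffices.

\section{Two involutions in characteristic $p$}\label{sec:p}

\subsection{A criterion}

The largest possible proper subfields are those of index $2$, so let $\sigma,\tau$ be automorphisms of order $2$ of a field $L$, with fixed fields $L^\sigma$, $L^\tau$, and put $T=\tau\sigma$. For $c\in L$ and $a\in L^\sigma$, the element $c-a$ lies in $L^\tau$ if and only if $\tau a-a=\tau c-c$, and $\tau a=\tau\sigma a=Ta$. Thus $c\in L^\sigma+L^\tau$ if and only if the difference equation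
\begin{equation}\label{eq:difference}
Ta-a=\tau c-c
\end{equation}
has a solution $a$ with $\sigma a=a$. One solves \eqref{eq:difference} first and then corrects the solution by an element fixed by $T$.

\begin{lemma}\label{lem:criterion}
Let $\sigma,\tau$ be automorphisms of a field $L$ with $\sigma^2=\tau^2=1$. Put $T=\tau\sigma$ and $E=L^T$. Suppose that $T-1\colon L\to L$ is surjective and that some $\theta\in E$ satisfies $\theta+\sigma\theta=1$. Then $L=L^\sigma+L^\tau$.
\end{lemma}

\begin{proof}
Let $c\in L$ and $\delta=\tau c-c$, so that $\tau\delta=-\delta$. Choose $u\in L$ with $\tau\sigma u=Tu=u+\delta$. Applying $\tau$ gives $\sigma u=\tau u-\delta$. Let $e=u-\sigma u$ be the failure of $u$ to be fixed by $\sigma$; then $\sigma e=-e$. Since $T\sigma=\tau$,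
\[
Te=Tu-\tau u=(u+\delta)-(\sigma u+\delta)=e ,
\]
so $e\in E$. Put $v=-e\theta\in E$. Then $\sigma v-v=e\,\sigma\theta+e\theta=e$, and $a=u+v$ satisfies $\sigma a=(u-e)+(v+e)=a$ and $Ta-a=Tu-u=\delta$. So $a$ is a $\sigma$-fixed solution of \eqref{eq:difference}.
\end{proof}

When can $T-1$ be surjective? If $T$ has finite order $N$, the map $1+T+\dots+T^{N-1}$ is nonzero by the linear independence of automorphisms and kills the image of $T-1$; so $T$ must have infinite order. If $L$ is algebraic over $E=L^T$ and $Tu-u=1$, then the elements $T^Nu=u+N$ are conjugates of $u$ over $E$, so they are finite in number; hence the characteristic is a prime $p$. In characteristic $p$ the trace obstruction disappears in a tower of extensions of degree $p$. Recall the additive form of Hilbert's Theorem~90: if $M/E$ is a finite cyclic extension with group generated by $T$, then $\delta\in M$ has the form $Tu-u$ with $u\in M$ if and only if $\operatorname{Tr}_{M/E}(\delta)=0$.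

\begin{lemma}\label{lem:surjective}
Let $L/E$ be a Galois extension of fields of characteristic $p$ with group isomorphic to $\mathbb Z_p$, and let $T$ correspond to $1\in\mathbb Z_p$. Then $L^T=E$ and $T-1$ is surjective on $L$.
\end{lemma}

\begin{proof}
Let $L_n$ be the fixed field of $T^{p^n}$, which is also the fixed field of the closed subgroup $p^n\mathbb Z_p$ that $T^{p^n}$ generates topologically. Then $L_0=E$, and $L_n/E$ is cyclic of degree $p^n$ with group generated by $T|_{L_n}$. The stabilizer of an element of $L$ is open, so it contains some $p^n\mathbb Z_p$; hence $L=\bigcup_nL_n$. For $\delta\in L_n$,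
\[
\operatorname{Tr}_{L_{n+1}/E}(\delta)=\operatorname{Tr}_{L_n/E}(p\,\delta)=0,
\]
so $\delta=Tu-u$ for some $u\in L_{n+1}$.
\end{proof}

It remains to find such a tower in which $T$ is a product of two involutions, that is, an involution $\sigma$ with $\sigma T\sigma=T^{-1}$.

\subsection{The first layer}

Fix a field $k_0$ of characteristic $p$. Let $E=k_0(x)$, let $s$ be the $k_0$-automorphism $x\mapsto x^{-1}$, and let $K=E^s$, so that $E/K$ is Galois of degree $2$.

\begin{example}\label{ex:layer}
The element $x-x^{-1}$ is not of the form $y^p-y$ with $y\in E$: it has a pole of order $1$ at $x=\infty$, whereas $y^p-y$ has no pole there if $y$ has none, and a pole of order $pj$ if $y$ has a pole of order $j\ge1$. Hence $L_1=E(y)$ with $y^p-y=x-x^{-1}$ is a cyclic extension of degree $p$, with group generated by $T\colon y\mapsto y+1$. Because $s$ changes the sign of $x-x^{-1}$, it extends to the involution $\sigma\colon x\mapsto x^{-1}$, $y\mapsto-y$ of $L_1$, and $\tau=T\sigma\colon x\mapsto x^{-1}$, $y\mapsto-y-1$ is a second involution. For $c\in E$ put $\delta=sc-c$. Then $a=\delta y$ satisfies $Ta-a=\delta$ and $\sigma a=(-\delta)(-y)=a$.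 So $E\subset L_1^\sigma+L_1^\tau$; for instance
\[
x=(x^{-1}-x)\,y+\bigl(x+(x-x^{-1})\,y\bigr),
\]
where the first summand is fixed by $\sigma$ and the second by $\tau$. Inside $E$ the two fixed fields coincide with $K$, and their sum misses $x$. One layer up the sum contains all of $E$, but by Lemma~\ref{lem:count} it is not all of $L_1$, which is finite over $K$. We need infinitely many layers, all compatible with $\sigma$.
\end{example}

\subsection{The tower}

Witt vectors extend the equation $y^p-y=x-x^{-1}$ to all layers at once. We recall what is needed. For a commutative ring $R$ of characteristic $p$, the ring $W(R)$ of $p$-typical Witt vectors consists of sequences $\xi=(\xi_0,\xi_1,\dots)$ in $R$. The $n$th component of a sum, difference or product is a universal polynomial with integer coefficients in the components of index at most $n$, and truncation to the first $n$ components is a ring homomorphism; in particular so is $\xi\mapsto\xi_0$. An automorphism of $R$ acts componentwise as a ring automorphism of $W(R)$, and commutes with the Frobenius endomorphism $\varphi(\xi)=(\xi_0^p,\xi_1^p,\dots)$. The Teichm\"uller representative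 of $r\in R$ is $[r]=(r,0,0,\dots)$. One has $W(\mathbb F_p)=\mathbb Z_p$, with $p^n\mathbb Z_p$ the vectors whose first $n$ components vanish. Finally, if $R$ is a separably closed field, then $\varphi-1\colon W(R)\to W(R)$ is surjective with kernel $W(\mathbb F_p)$.

\begin{proof}[Proof of Theorem~\ref{thm:p}]
Take $k_0$ of transcendence degree $d-1$ over $\mathbb F_p$, and $E,s,K$ as above. Let $E^{\mathrm{sep}}$ be a separable closure of $E$, hence of $K$. For $\gamma\in\operatorname{Gal}(E^{\mathrm{sep}}/K)$ put $\varepsilon(\gamma)=1$ if $\gamma|_E=1$ and $\varepsilon(\gamma)=-1$ if $\gamma|_E=s$. The vector $\omega=[x]-[x^{-1}]\in W(E)$ has zeroth component $x-x^{-1}$ and satisfies $s\omega=-\omega$. Choose $\xi\in W(E^{\mathrm{sep}})$ with $\varphi\xi-\xi=\omega$. Then $(\varphi-1)(\gamma\xi)=\gamma\omega=\varepsilon(\gamma)\omega=(\varphi-1)(\varepsilon(\gamma)\xi)$, so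
\begin{equation}\label{eq:affine}
\gamma\xi=\varepsilon(\gamma)\,\xi+t(\gamma)\qquad\text{with }t(\gamma)\in\mathbb Z_p .
\end{equation}
Let $L=E(\xi_0,\xi_1,\dots)$. The components of the right side of \eqref{eq:affine} are polynomials in the $\xi_i$ over $\mathbb F_p$, so $\gamma L\subset L$ for all $\gamma$, and $L/K$ is Galois. An element of $\operatorname{Gal}(L/K)$ is determined by its effect on $E$ and on $\xi$.

On $\operatorname{Gal}(L/E)$ we have $\gamma\xi=\xi+t(\gamma)$, so $t$ is an injective homomorphism to $\mathbb Z_p$. It is continuous, since $t(\gamma)\in p^n\mathbb Z_p$ when $\gamma$ fixes $\xi_0,\dots,\xi_{n-1}$. Its image is therefore a closed subgroup, that is, $0$ or some $p^n\mathbb Z_p$. If the image lay in $p\mathbb Z_p$, then every $\gamma$ would fix $\xi_0$, so $\xi_0\in E$ and $\xi_0^p-\xi_0=x-x^{-1}$, which Example~\ref{ex:layer} excludes. Hence $t\colon\operatorname{Gal}(L/E)\to\mathbb Z_p$ is an isomorphism of compact groups. Let $T$ be the element with $T\xi=\xi+1$. By Lemma~\ref{lem:surjective}, $L^T=E$ and $T-1$ is surjective on $L$.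

Choose $\sigma_0\in\operatorname{Gal}(L/K)$ extending $s$, say $\sigma_0\xi=-\xi+t_0$, and let $\rho\in\operatorname{Gal}(L/E)$ have $t(\rho)=t_0$. Then $\sigma=\rho\sigma_0$ extends $s$ and $\sigma\xi=-(\xi+t_0)+t_0=-\xi$. The elements $\sigma^2$ and $\sigma T\sigma$ are trivial on $E$, and
\[
\sigma^2\xi=\xi,\qquad \sigma T\sigma\,\xi=\sigma(-\xi-1)=\xi-1 ,
\]
so $\sigma^2=1$ and $\sigma T\sigma=T^{-1}$. Put $\tau=T\sigma$. Then $\tau^2=T(\sigma T\sigma)=1$ and $\tau\sigma=T$. The element $\theta=1/(1+x)\in E$ satisfies $\theta+\sigma\theta=1/(1+x)+x/(1+x)=1$. Lemma~\ref{lem:criterion} gives $L=L^\sigma+L^\tau$. Both subfields are proper, since $\sigma$ and $\tau$ move $x$. As $L$ is algebraic over $k_0(x)$, its transcendence degree over $\mathbb F_p$ is $d$.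
\end{proof}

\begin{remark}
Here $L^\sigma\cap L^\tau=K$ and $[L:L^\sigma]=[L:L^\tau]=2$, while $[L:K]=\infty$, in accordance with (iii). The hypothesis $d\ge1$ provides a nonabelian Galois group. If $L$ is algebraic over $\mathbb F_p$, its automorphism group is abelian, so a product $T$ of two involutions satisfies $T^2=1$ and $T-1$ is not surjective; this agrees with (ii).
\end{remark}

\section{Characteristic zero: reduction to finitely generated fields}\label{sec:reduction}

One direction of Theorem~\ref{thm:zero} is (i). For the other, assume in this section that $\operatorname{char}F=0$, that $r=\operatorname{trdeg}_{\mathbb Q}F<\infty$, and that $F=F_1+F_2$ with $F_1,F_2$ proper. Let $\Omega$ be an algebraic closure of $F$.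

\subsection{Counting Taylor coefficients}

We first show that neither summand has smaller transcendence degree than $F$. Dimension over $\mathbb Q$ is too coarse a measure of size, since all these fields are countable. The simplest case shows a finer one: $x_1x_2\notin\mathbb Q(x_1)+\mathbb Q(x_2)$ because $\partial^2/\partial x_1\partial x_2$ kills the right side. In general, a function of $e$ independent quantities has only $\binom{N+e}{e}$ free Taylor coefficients of order at most $N$. To expand every element of $\Omega$ in a Taylor series, we expand at a point where nothing vanishes.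

Let $S=\mathbb C[[z_1,\dots,z_r]]$, with maximal ideal $\mathfrak m$ and residue field $\mathbb C$. We use Hensel's lemma for power series rings: if $h$ is a monic polynomial over $S$, every simple root of its reduction modulo $\mathfrak m$ lifts to a unique root of $h$ in $S$. For $Y\subset S$ let $V_N(Y)$ be the $\mathbb C$-span of the image of $Y$ in $S/\mathfrak m^{N+1}$, a space of dimension $\binom{N+r}{r}$.

\begin{lemma}\label{lem:jets}
Let $x_1,\dots,x_r$ be a transcendence basis of $\Omega$ over $\mathbb Q$. There is a ring homomorphism $\psi\colon\Omega\to S$ such that, for all $N$: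
\begin{enumerate}
\item[(a)] $V_N(\psi(\mathbb Q[x_1,\dots,x_r]))=S/\mathfrak m^{N+1}$;
\item[(b)] $\dim V_N(\psi(\Phi))\le\binom{N+e}{e}$ for every subfield $\Phi\subset\Omega$ with $\operatorname{trdeg}_{\mathbb Q}\Phi=e$.
\end{enumerate}
\end{lemma}

\begin{proof}
Choose $\zeta_1,\dots,\zeta_r\in\mathbb C$ algebraically independent over $\mathbb Q$ and set $\psi(x_i)=\zeta_i+z_i$. A nonzero $q\in\mathbb Q[x]$ goes to a series with constant term $q(\zeta)\ne0$, a unit; so $\psi$ is defined on $\mathbb Q(x)$. The $\mathbb C$-span of $\psi(\mathbb Q[x])$ is $\mathbb C[z]$, which gives (a). By Zorn's lemma there is a maximal extension of $\psi$ to a subfield $M\subset\Omega$. Let $\theta\in\Omega$ have minimal polynomial $h$ over $M$. The composite $M\to S\to\mathbb C$ is a field embedding, so it carries the separable polynomial $h$ to a separable polynomial, which has a simple root in $\mathbb C$. Its Hensel lift defines an extension of $\psi$ to $M[X]/(h)=M(\theta)$. Hence $M=\Omega$.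

For (b), write $f(0)\in\mathbb C$ for the constant term of $\psi(f)$; the map $f\mapsto f(0)$ embeds $\Omega$ in $\mathbb C$. Let $u_1,\dots,u_e$ be a transcendence basis of $\Phi$, let $S'=\mathbb C[[t_1,\dots,t_e]]$, and let $\iota\colon S'\to S$ be the substitution $t_i\mapsto\psi(u_i)-u_i(0)\in\mathfrak m$. It preserves constant terms and maps $(t)^{N+1}$ into $\mathfrak m^{N+1}$, so $\dim V_N(\iota(S'))\le\binom{N+e}{e}$. It suffices to show $\psi(\Phi)\subset\iota(S')$. The numbers $u_i(0)$ are algebraically independent, so as before $u_i\mapsto u_i(0)+t_i$ defines $\psi'\colon\mathbb Q(u)\to S'$, and $\iota\psi'=\psi$ on $\mathbb Q(u)$. Let $f\in\Phi$ have minimal polynomial $h$ over $\mathbb Q(u)$. The polynomials $\psi'(h)$ over $S'$ and $\psi(h)$ over $S$ have the same reduction over $\mathbb C$, which is separable and has the root $f(0)$. Let $\tilde f\in S'$ be the root of $\psi'(h)$ lifting $f(0)$. Then $\iota(\tilde f)$ and $\psi(f)$ are roots of $\psi(h)$ lifting $f(0)$, so they are equal by uniqueness.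
\end{proof}

\begin{proposition}\label{prop:algebraic}
$F$ is algebraic over $F_1$ and over $F_2$.
\end{proposition}

\begin{proof}
Suppose, after renumbering, that $\operatorname{trdeg}F_2<r$; then $r\ge1$. Fix $N>r$. Since $\binom{N+r}{r}=\frac{N+r}{r}\binom{N+r-1}{r-1}$, we have
\begin{equation}\label{eq:binom}
\binom{N+r}{r}>2\binom{N+r-1}{r-1}\ge\binom{N+e}{e}+\binom{N+e'}{e'}\qquad(e,e'<r).
\end{equation}
If also $\operatorname{trdeg}F_1<r$, take the $x_i$ in $F$. Then $V_N(\psi F)=V_N(\psi F_1)+V_N(\psi F_2)$, and Lemma~\ref{lem:jets} contradicts \eqref{eq:binom}.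

If $\operatorname{trdeg}F_1=r$, the count says nothing about $F_1$, so we eliminate it. Take the $x_i$ in $F_1$. The extension $F/F_1$ is algebraic, separable and nontrivial, so there are $\theta\in F$ and an $F_1$-embedding $\rho\colon F\to\Omega$ with $\rho\theta\ne\theta$. The additive map $\Delta=\psi-\psi\rho\colon F\to S$ kills $F_1$, so $\Delta(F)=\Delta(F_2)\subset\psi(F_2)+\psi(\rho F_2)$, and by Lemma~\ref{lem:jets}(b) and \eqref{eq:binom} $V_N(\Delta(F))$ is a proper subspace of $S/\mathfrak m^{N+1}$. On the other hand $\Delta(q\theta)=\psi(q)\,\eta$ for $q\in\mathbb Q[x]$, where $\eta=\psi(\theta-\rho\theta)$ is a unit of $S$, being the image of a nonzero element of a field. By Lemma~\ref{lem:jets}(a) these elements span $\eta\cdot S/\mathfrak m^{N+1}=S/\mathfrak m^{N+1}$, a contradiction.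
\end{proof}

\subsection{Descent by traces}

If $E\subset F$ is finitely generated and $c\in E$, the summands of $c=a+b$ need not lie in $E$. Taking traces from $E(a)$ to $E$ repairs this, provided that the trace of $a$ stays in $F_1$ and that of $b$ in $F_2$. A minimal choice of $E$ forces this.

\begin{proposition}\label{prop:descent}
There are a subfield $E\subset F$, finitely generated over $\mathbb Q$, and proper subfields $A,B$ of $E$ with $E=A+B$ and $[E:A],[E:B]<\infty$.
\end{proposition}

\begin{proof}
Let $\mathcal E$ be the set of finitely generated subfields $E\subset F$ such that $F/E$ is algebraic, $E\not\subset F_1$, $E\not\subset F_2$, and the degrees $n(E)=[E:E\cap F_1]$ and $m(E)=[E:E\cap F_2]$ are finite. It is not empty. Indeed, let $U_i$ be a transcendence basis of $F_i$; by Proposition~\ref{prop:algebraic} it is one of $F$, so it is finite. With $\alpha\in F\setminus F_1$ and $\beta\in F\setminus F_2$, the field $\mathbb Q(U_1,U_2,\alpha,\beta)$ is finitely generated and algebraic, hence finite, over each $\mathbb Q(U_i)\subset F_i$, so it lies in $\mathcal E$.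

Choose $E\in\mathcal E$ with $n(E)+m(E)$ minimal, and put $A=E\cap F_1$, $B=E\cap F_2$; these are proper subfields of $E$. Let $c\in E$, write $c=a+b$ with $a\in F_1$, $b\in F_2$, and put $E'=E(a)=E(b)$. Since $A(a)\subset E'\cap F_1$ and $B(b)\subset E'\cap F_2$,
\[
n(E')\le[E(a):A(a)]\le n(E),\qquad m(E')\le[E(b):B(b)]\le m(E).
\]
So $E'\in\mathcal E$, and minimality makes all four inequalities equalities. The element $a$ is algebraic over $E$, hence over $A$. Let $\ell=[E':E]$. Computing $[E':A]$ in two ways gives $\ell\cdot n(E)=n(E)\cdot[A(a):A]$, so $[A(a):A]=\ell$: the minimal polynomial of $a$ over $A$ is also its minimal polynomial over $E$, and $\operatorname{Tr}_{E'/E}(a)$, which is minus its coefficient of $X^{\ell-1}$, lies in $A$. The same argument gives $\operatorname{Tr}_{E'/E}(b)\in B$. Therefore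
\[
c=\tfrac1\ell\operatorname{Tr}_{E'/E}(c)=\tfrac1\ell\operatorname{Tr}_{E'/E}(a)+\tfrac1\ell\operatorname{Tr}_{E'/E}(b)\in A+B.\qedhere
\]
\end{proof}

The division by $\ell$ is where the fields of Theorem~\ref{thm:p} escape. There $E=k_0(x)$ has $n(E)=m(E)=2$, the least possible, but for $c=x$ Example~\ref{ex:layer} gives $E'=L_1$ and $\ell=p$.

By Proposition~\ref{prop:descent}, Theorem~\ref{thm:zero} follows from the next statement, whose proof occupies the rest of the paper.

\begin{proposition}\label{prop:main}
There is no field $E$, finitely generated over $\mathbb Q$, with proper subfields $A,B$ such that $E=A+B$ and $n=[E:A]$, $m=[E:B]$ are finite.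
\end{proposition}

\section{The graph of valuations}\label{sec:graph}

\subsection{An example}

\begin{example}\label{ex:line}
Let $E=\mathbb Q(x)$, $A=\mathbb Q(x^2)$, $B=\mathbb Q(x^2-x)$, the fixed fields of $\sigma\colon x\mapsto-x$ and $\tau\colon x\mapsto1-x$. Here $\tau\sigma\colon x\mapsto x-1$ has infinite order, so the finite-order obstruction of Section~\ref{sec:p} is absent. Poles provide another. The set of poles in $\overline{\mathbb Q}$ of any $a\in A$ is stable under $\alpha\mapsto-\alpha$, and that of any $b\in B$ under $\alpha\mapsto1-\alpha$.

Suppose $1/(x-\frac13)=a+b$. Away from $\frac13$, the functions $a$ and $b$ have the same poles. If $a$ has a pole at $\frac13$, it has one at $-\frac13$; then so does $b$, which then has a pole at $\frac43$; then so does $a$, which then has a pole at $-\frac43$; and so on forever, which is impossible. If $b$ has a pole at $\frac13$, the same happens along $\frac23,-\frac23,\frac53,\dots$. But one of them must have a pole at $\frac13$. So $E\ne A+B$.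

A second function fails for a different reason. Suppose $x/(x^2-2)=a+b$. A pole of $b$ at $\sqrt2$ would propagate along $1-\sqrt2$, $\sqrt2-1$, $2-\sqrt2,\dots$, so $b$ is regular at $\sqrt2$. A pole of $a$ does not propagate, since $\alpha\mapsto-\alpha$ preserves $\{\pm\sqrt2\}$. But $(x^2-2)a=x-(x^2-2)b$ takes the value $\sqrt2$ at $x=\sqrt2$, while a rational function of $x^2$ over $\mathbb Q$ takes a rational value there.
\end{example}

Both arguments take place in a graph (Figure~\ref{fig:graph}) whose edges are the primes of $\mathbb Q[x]$ and whose vertices are the primes of $\mathbb Q[x^2]$ and $\mathbb Q[x^2-x]$ below them. We now build this graph in general.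

\begin{figure}[ht]
\centering
\begin{tikzpicture}[xscale=1.6]
\draw (0,1.2)--(6,1.2);
\draw[dashed] (-0.5,1.2)--(0,1.2) (6,1.2)--(6.5,1.2);
\foreach \i in {1,3,5} \fill (\i,1.2) ellipse (1.6pt and 2.6pt);
\foreach \i in {0,2,4,6} \draw[fill=white] (\i,1.2) ellipse (1.6pt and 2.6pt);
\foreach \i/\t in {0.5/{-\frac23},1.5/{\frac23},2.5/{\frac13},3.5/{-\frac13},4.5/{\frac43},5.5/{-\frac43}} \node[above] at (\i,1.2) {$\t$};
\draw (1,0)--(6,0);
\draw[dashed] (6,0)--(6.5,0);
\foreach \i in {1,3,5} \fill (\i,0) ellipse (1.6pt and 2.6pt);
\foreach \i in {2,4,6} \draw[fill=white] (\i,0) ellipse (1.6pt and 2.6pt);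
\foreach \i/\t in {1.5/{\pm\sqrt2},2.5/{1\pm\sqrt2},3.5/{-1\pm\sqrt2},4.5/{2\pm\sqrt2},5.5/{-2\pm\sqrt2}} \node[above] at (\i,0) {$\t$};
\end{tikzpicture}
\caption{Two components of the graph for $E=\mathbb Q(x)$, $A=\mathbb Q(x^2)$, $B=\mathbb Q(x^2-x)$. An edge is a prime of $\mathbb Q[x]$, labeled by the roots of its generator. Its black end is the prime of $\mathbb Q[x^2]$ below it, and its white end is the prime of $\mathbb Q[x^2-x]$ below it.}\label{fig:graph}
\end{figure}

\subsection{Set-up}

From now on $E,A,B,n,m$ are as in Proposition~\ref{prop:main}, and we seek a contradiction. Note that $n,m\ge2$. Put $K=A\cap B$ and $s=\operatorname{trdeg}_KE$. A subfield of a finitely generated field is finitely generated; so $K,A,B$ are finitely generated over $\mathbb Q$, and the algebraic closure of $K$ in any finitely generated extension of $K$ is finite over $K$. If $s=0$, then $E/K$ is finite, contrary to Lemma~\ref{lem:count}. So $s\ge1$. Let $k$ be the algebraic closure of $K$ in $E$, and put $k_A=k\cap A$, $k_B=k\cap B$, the algebraic closures of $K$ in $A$ and $B$.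

We call a finitely generated $K$-algebra that is an integrally closed domain a \emph{normal model} of its fraction field. We recall the standard facts. Let $R$ be a normal model of $M$.
\begin{enumerate}
\item[(V1)] For each prime $\mathfrak p$ of height one, $R_{\mathfrak p}$ is a discrete valuation ring. Let $\mathcal D(R)$ be the set of the corresponding valuations, normalized to have value group $\mathbb Z$. The residue field $\kappa(v)$ of $v\in\mathcal D(R)$ is $\operatorname{Frac}(R/\mathfrak p)$, finitely generated over $K$. Each $y\in M^*$ has $v(y)\ne0$ for only finitely many $v\in\mathcal D(R)$, and $R=\{y\in M: v(y)\ge0\text{ for all }v\in\mathcal D(R)\}$. For $0\ne h\in R$, $\mathcal D(R[1/h])=\{v\in\mathcal D(R):v(h)=0\}$. We say that $y$ has a \emph{pole} at $v$ if $v(y)<0$.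
\item[(V2)] Let $M'/M$ be finite and let $R'$ be the integral closure of $R$ in $M'$. Then $R'$ is a finite $R$-module, so a normal model of $M'$. A normalized valuation $w$ of $M'$ \emph{lies over} $v$ if $w|_M=e\,v$ with $e=e(w/v)\ge1$; then $\kappa(v)\subset\kappa(w)$. The set $\mathcal D(R')$ consists of all valuations lying over members of $\mathcal D(R)$: the primes of $R'$ over a height one prime $\mathfrak p$ are the maximal ideals of the integral closure of $R_{\mathfrak p}$, and by going-down a height one prime of $R'$ contracts to a height one prime of $R$. For each $v$, $\sum_{w\mid v}e(w/v)[\kappa(w):\kappa(v)]=[M':M]$. For all but finitely many $v$ every $e(w/v)$ equals $1$: this holds whenever $v$ vanishes on the discriminant of a fixed primitive element of $M'/M$ lying in $R'$.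
\end{enumerate}
These valuations are trivial on $K$, hence on every element algebraic over $K$. Two models of the same field differ only in finitely many valuations.

\begin{lemma}\label{lem:models}
Let $R_1,R_2$ be normal models of the same field. There are nonzero $h_i\in R_i$ with $R_1[1/h_1]=R_2[1/h_2]$. In particular, $\mathcal D(R_1)$ and $\mathcal D(R_2)$ differ by a finite set.
\end{lemma}

\begin{proof}
Clearing denominators of generators gives nonzero $f_i\in R_i$ with $R_2\subset R_1[1/f_1]$ and $R_1\subset R_2[1/f_2]$. Then $R_1[1/f_1,1/f_2]=R_2[1/f_1,1/f_2]$, as each side contains the generators of the other. Writing $f_2=g_1/f_1^N$ with $g_1\in R_1$, the left side is $R_1[1/(f_1g_1)]$; the right side is treated symmetrically. The last assertion follows from (V1).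
\end{proof}

Let $t_1,\dots,t_s$ be a transcendence basis of $E/K$ and let $R_E$ be the integral closure of $K[t_1,\dots,t_s]$ in $E$. Fix normal models $R_A$, $R_B$ of $A$, $B$, and write $\mathcal D_E,\mathcal D_A,\mathcal D_B$ for the three sets of valuations. Let $\mathcal D'$ and $\mathcal D''$ be the sets of valuations of $E$ lying over members of $\mathcal D_A$ and $\mathcal D_B$. By (V2) they come from normal models of $E$, so by Lemma~\ref{lem:models} the set $\mathcal D=\mathcal D_E\cap\mathcal D'\cap\mathcal D''$ is cofinite in each of $\mathcal D_E,\mathcal D',\mathcal D''$.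

\begin{definition}
The graph $\Gamma$ has vertex set $\mathcal D_A\sqcup\mathcal D_B$ and edge set $\mathcal D$; the edge $w$ joins the valuations $u_w\in\mathcal D_A$ and $v_w\in\mathcal D_B$ over which it lies. A vertex $z$ is \emph{good} if every valuation $w$ of $E$ over $z$ belongs to $\mathcal D$ and has $e(w/z)=1$; otherwise $z$ is \emph{bad}. For an edge $w$ with end $z$, the \emph{side} $C(z,w)$ is the set of vertices of the connected component of $z$ in the graph obtained from $\Gamma$ by deleting the edge $w$.
\end{definition}

The graph is bipartite, may have multiple edges, and has at most $\max(n,m)$ edges at each vertex; so a component with finitely many vertices has finitely many edges. Only finitely many vertices are bad, because $\mathcal D'\setminus\mathcal D$ and $\mathcal D''\setminus\mathcal D$ are finite and by the last part of (V2). At a good vertex $z$,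
\begin{equation}\label{eq:degree}
\sum_{w\text{ edge at }z}[\kappa(w):\kappa(z)]\in\{n,m\},\quad\text{so this sum is at least }2 .
\end{equation}
This is where the properness of $A$ and $B$ enters.

\subsection{Functions with a single pole}

For $w\in\mathcal D$ with prime $\mathfrak p_w\subset R_E$ let $I_w=\{c\in E:c\,\mathfrak p_w\subset R_E\}$, an $R_E$-module. Each $c\in I_w$ has $w(c)\ge-1$, because $\mathfrak p_w$ contains an element $\pi$ with $w(\pi)=1$, and $w'(c)\ge0$ for $w'\in\mathcal D_E\setminus\{w\}$, because $\mathfrak p_w\not\subset\mathfrak p_{w'}$ contains an element on which $w'$ vanishes. Some $c\in I_w$ has $w(c)=-1$: for generators $y_1,\dots,y_l$ of $\mathfrak p_w$ the quotients $y_i/\pi$ lie in $(R_E)_{\mathfrak p_w}$, so they have a common denominator $g\in R_E\setminus\mathfrak p_w$, and $c=g/\pi$ works.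

The next lemma is the general form of the two arguments in Example~\ref{ex:line}. Apart from $s\ge1$, it is the only consequence of $E=A+B$ that we use.

\begin{lemma}\label{lem:pole}
Let $w$ be an edge with ends $z,z'$. If $C(z',w)$ is infinite, then $C(z,w)$ is finite and $\kappa(z)=\kappa(w)$.
\end{lemma}

\begin{proof}
The roles of $A$ and $B$ are symmetric, so let $z'=u\in\mathcal D_A$ and $z=v\in\mathcal D_B$. Let $c\in I_w$ and write $c=a+b$ with $a\in A$, $b\in B$. For an edge $w'\ne w$ we have $w'(c)\ge0$, so $w'(a)<0$ if and only if $w'(b)<0$; that is, $a$ has a pole at $u_{w'}$ if and only if $b$ has a pole at $v_{w'}$. Thus on a side of $w$, either every vertex is a pole (of $a$ if in $\mathcal D_A$, of $b$ if in $\mathcal D_B$) or none is. As $a$ and $b$ have finitely many poles and $C(u,w)$ is infinite, $a$ has no pole at $u$: $w(a)\ge0$. If $C(v,w)$ were infinite too, then $w(b)\ge0$ and so $w(c)\ge0$ for every $c\in I_w$, which is false. Hence $C(v,w)$ is finite.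

For $c$ with $w(c)=-1$ we get $-1=w(b)=e(w/v)\,v(b)$, so $e(w/v)=1$. Let $\pi\in B$ have $v(\pi)=1$, so that $w(\pi)=1$. For any $c=a+b\in I_w$ we have $w(\pi c)\ge0$ and $w(\pi a)\ge1$, so $\pi c$ and $\pi b\in B$ have the same residue, which therefore lies in $\kappa(v)$. The residues of the elements $\pi c$, $c\in I_w$, form a nonzero $R_E/\mathfrak p_w$-submodule of $\kappa(w)$ contained in $\kappa(v)$. If $\nu\ne0$ is one of them, then $(R_E/\mathfrak p_w)\,\nu\subset\kappa(v)$, and dividing by $\nu\in\kappa(v)$ gives $R_E/\mathfrak p_w\subset\kappa(v)$. Hence $\kappa(w)=\operatorname{Frac}(R_E/\mathfrak p_w)=\kappa(v)$.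
\end{proof}

\section{Finite components}\label{sec:finite}

Lemma~\ref{lem:pole} says nothing about finite components, and it does not exclude infinite ones, which may end at bad vertices. We show that infinite components carry only residue fields of bounded arithmetic complexity, so that many edges lie in finite components.

Let $w$ be an edge of an infinite component. The two sides of $w$ together contain all vertices of the component, so one side is infinite, and by Lemma~\ref{lem:pole} the other is finite. Call the end $z$ with $C(z,w)$ finite the \emph{finite end} of $w$; then $\kappa(w)=\kappa(z)$. Walking from $w$ through its finite end and onward, the residue field can only grow, and by \eqref{eq:degree} the walk can only stop at a bad vertex.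

\begin{lemma}\label{lem:walk}
For every edge $w$ of an infinite component there are a bad vertex $z_0$ and a $K$-embedding $\kappa(w)\to\kappa(z_0)$.
\end{lemma}

\begin{proof}
Let $z$ be the finite end of $w$ and $z'$ the other end. We use induction on $|C(z,w)|$. If $z$ is bad, take $z_0=z$. Let $z$ be good. The edge $w$ contributes $1$ to the sum in \eqref{eq:degree}, so there is another edge $w'\ne w$ at $z$; let $z''$ be its other end.

The infinite side $C(z',w)$ is disjoint from $C(z,w)$, so it does not contain $z$, and paths inside it avoid $w'$, which has $z$ as an end. Since $w\ne w'$ joins $z$ to $z'$, we get $C(z',w)\subset C(z,w')$. So $C(z,w')$ is infinite, $z''$ is the finite end of $w'$, and $z\notin C(z'',w')$. Paths inside $C(z'',w')$ therefore avoid $w$, and $w'\neq w$ joins $z''$ to $z$; hence $C(z'',w')\subset C(z,w)\setminus\{z\}$. By induction $\kappa(w')$ embeds over $K$ in $\kappa(z_0)$ for a bad vertex $z_0$, and $\kappa(w)=\kappa(z)\subset\kappa(w')$.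
\end{proof}

\begin{proposition}\label{prop:finite}
The graph $\Gamma$ has infinitely many finite components that contain an edge and have only good vertices.
\end{proposition}

\begin{proof}
For a valuation $z$ let $\operatorname{deg}(z)$ be the degree over $K$ of the algebraic closure of $K$ in $\kappa(z)$; it is finite by (V1). Let $D$ be an upper bound for $\operatorname{deg}(z_0)$ over the finitely many bad vertices $z_0$. By Lemma~\ref{lem:walk}, an edge $w$ with $\operatorname{deg}(w)>D$ lies in a finite component.

We show that $\operatorname{deg}$ is unbounded on $\mathcal D_E$. The field $K$ is a finite extension of a rational function field over $\mathbb Q$, so it has a nontrivial discrete valuation, namely an extension of the Gauss valuation attached to a prime number. Let $\varpi\in K$ be a uniformizer. By Eisenstein's criterion $X^\ell-\varpi$ is irreducible over $K$ for every $\ell\ge1$. Since $s\ge1$, we may form $y_\ell=t_1^\ell-\varpi$. It is not a unit of $R_E$, since otherwise $y_\ell^{-1}\in K(t_1,\dots,t_s)$ would be integral over $K[t_1,\dots,t_s]$ and so would be a polynomial. By (V1) applied to $y_\ell^{-1}$,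 some $w\in\mathcal D_E$ has $w(y_\ell)>0$. The residue of $t_1$ in $\kappa(w)$ is a root of $X^\ell-\varpi$, so $\operatorname{deg}(w)\ge\ell$.

As $\operatorname{deg}$ is finite-valued and unbounded, infinitely many $w\in\mathcal D_E$ have $\operatorname{deg}(w)>D$. All but finitely many of them are edges, and these lie in finite components. Each finite component has finitely many edges, and only finitely many components contain a bad vertex.
\end{proof}

The proof uses that $K$ has algebraic extensions of arbitrarily large degree; over an algebraically closed $K$ the invariant $\operatorname{deg}$ would be identically $1$. Let $(\Sigma_j)_{j\in J}$ be the components given by Proposition~\ref{prop:finite}.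

\section{Functions with the same divisor}\label{sec:divisor}

A finite component is what a function in $A\cap B$ would leave behind.

\begin{example}\label{ex:finite}
In $\mathbb Q(x)$ consider $\mathbb Q(x^2)$ and $\mathbb Q(y)$ with $y=x+x^{-1}$, and let $\alpha\in\mathbb Q\setminus\{0,\pm1\}$. The set $\{\pm\alpha,\pm\alpha^{-1}\}$ is stable under $x\mapsto-x$ and $x\mapsto x^{-1}$. It is the zero set of $a=(x^2-\alpha^2)(x^2-\alpha^{-2})/x^2\in\mathbb Q(x^2)$ and of $b=y^2-(\alpha+\alpha^{-1})^2\in\mathbb Q(y)$, and both equal $x^2+x^{-2}-\alpha^2-\alpha^{-2}$. The finite set has produced a nonconstant element of the intersection.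
\end{example}

In general, each $\Sigma_j$ defines a divisor on $R_A$ and a divisor on $R_B$ that become the same divisor on $E$. Three things stand between this and a nonconstant element of $A\cap B=K$. The divisors need not be principal; two functions with the same divisor may differ by a nonconstant unit; and they may differ by a constant in $k$. The first two obstructions lie in finitely generated groups, so infinitely many components overcome them. The third is the subject of Section~\ref{sec:constants}.

\begin{lemma}\label{lem:regular}
Let $l\subset M$ be fields of characteristic $0$ with $l$ algebraically closed in $M$, and let $l'/l$ be algebraic. Then $l'\otimes_lM$ is a field.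
\end{lemma}

\begin{proof}
Taking unions, we may assume $l'=l[X]/(h)$ with $h$ monic irreducible. The coefficients of a monic factor of $h$ over $M$ are polynomials in roots of $h$, so they are algebraic over $l$ and lie in $l$. Hence $h$ is irreducible over $M$.
\end{proof}

For a normal model $R$ of $M$, the \emph{class group} $\operatorname{Cl}(R)$ is the free abelian group on $\mathcal D(R)$ modulo the divisors $\operatorname{div}(y)=\sum_vv(y)[v]$, $y\in M^*$; the same definition with prime divisors gives $\operatorname{Cl}(X)$ for a normal variety $X$. For $U\subset X$ open and nonempty, restriction $\operatorname{Cl}(X)\to\operatorname{Cl}(U)$ is surjective, and its kernel is generated by the finitely many prime divisors contained in $X\setminus U$.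

\begin{lemma}\label{lem:class}
The groups $\operatorname{Cl}(R_A)$ and $\operatorname{Cl}(R_B)$ are finitely generated.
\end{lemma}

\begin{proof}
We treat $A$; write $l=k_A$, with algebraic closure $\bar l$. By Hironaka's resolution of singularities there is a smooth projective variety $X$ over $l$ with function field $A$. It is geometrically integral by Lemma~\ref{lem:regular}, and $\operatorname{Cl}(X)=\operatorname{Pic}(X)$. The map $\operatorname{Pic}(X)\to\operatorname{Pic}(X_{\bar l})$ is injective: if a divisor on $X$ becomes $\operatorname{div}(f)$ over a finite Galois extension $l'/l$, then $\gamma\mapsto\gamma f/f$ is a cocycle with values in $l'^*$, so by Hilbert's Theorem~90 a constant multiple of $f$ is Galois invariant and lies in $A$. The N\'eron--Severi group $NS(X_{\bar l})=\operatorname{Pic}(X_{\bar l})/\operatorname{Pic}^0(X_{\bar l})$ is finitely generated (theorem of N\'eron--Severi), and $\operatorname{Pic}^0(X_{\bar l})$ is the group of $\bar l$-points of an abelian variety $\operatorname{Pic}^0_{X/l}$ over $l$. The image of $\operatorname{Pic}(X)$ is Galois invariant, so the kernel of $\operatorname{Pic}(X)\to NS(X_{\bar l})$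 embeds in $\operatorname{Pic}^0_{X/l}(l)$. This group is finitely generated by the Mordell--Weil--N\'eron theorem \cite{lang}, because $l$ is finitely generated over $\mathbb Q$. So $\operatorname{Cl}(X)$ is finitely generated. By Lemma~\ref{lem:models}, applied to $R_A$ and the coordinate ring of an affine open subset of $X$, some $U=\operatorname{Spec}R_A[1/h]$ is open both in $X$ and in $\operatorname{Spec}R_A$. Then $\operatorname{Cl}(U)$ is a quotient of $\operatorname{Cl}(X)$, and $\operatorname{Cl}(R_A)\to\operatorname{Cl}(U)$ has finitely generated kernel.
\end{proof}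

\begin{lemma}\label{lem:units}
For $0\ne h\in R_E$ the group $R_E[1/h]^*/k^*$ is finitely generated.
\end{lemma}

\begin{proof}
Note that $k\subset R_E$. Embed $U=\operatorname{Spec}R_E[1/h]$ in an affine space over $K$, and let $Y$ be the normalization of its projective closure: a normal projective $K$-variety containing $U$ as an open subset. Map a unit to its orders along the finitely many prime divisors in $Y\setminus U$. A unit in the kernel has trivial divisor on $Y$, so it lies in $H^0(Y,\mathcal O_Y)$, which is a finite $K$-algebra inside $E$ and so is contained in $k$. Thus $R_E[1/h]^*/k^*$ is a quotient of a subgroup of some $\mathbb Z^N$.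
\end{proof}

The \emph{rank} of an abelian group $H$ is $\dim_{\mathbb Q}(H\otimes\mathbb Q)$. It is additive in exact sequences, so a homomorphism from a group of infinite rank whose image has finite rank has a kernel of infinite rank.

\begin{proposition}\label{prop:lambda}
There are an abelian group $G$ of infinite rank and homomorphisms $g\mapsto a_g\in A^*$, $g\mapsto b_g\in B^*$, $g\mapsto\lambda_g\in k^*$ on $G$ such that $a_g=\lambda_gb_g$ for all $g$, and $a_g\notin k$ for $g\ne0$.
\end{proposition}

\begin{proof}
Let $G_0=\mathbb Z^{(J)}$, free of infinite rank. For $g=(g_j)\in G_0$ define the divisors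
\[
\Delta_A(g)=\sum_jg_j\sum_{u\in\Sigma_j\cap\mathcal D_A}[u],\qquad\Delta_B(g)=\sum_jg_j\sum_{v\in\Sigma_j\cap\mathcal D_B}[v],
\]
and let $G_1$ be the subgroup of those $g$ for which both are principal. It is the kernel of a map to $\operatorname{Cl}(R_A)\oplus\operatorname{Cl}(R_B)$, so it has infinite rank by Lemma~\ref{lem:class}, and it is free as a subgroup of a free abelian group. Choose $a_g\in A^*$ and $b_g\in B^*$ with $\operatorname{div}(a_g)=\Delta_A(g)$, $\operatorname{div}(b_g)=\Delta_B(g)$ for $g$ in a basis of $G_1$, and extend to homomorphisms; the two identities then hold for all $g\in G_1$.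

Let $w\in\mathcal D$. If $w$ is an edge of $\Sigma_j$, its ends are good vertices of $\Sigma_j$, so $e(w/u_w)=e(w/v_w)=1$ and $w(a_g)=g_j=w(b_g)$. If $w$ is an edge of no $\Sigma_j$, its ends lie in no $\Sigma_j$, so $w(a_g)=0=w(b_g)$. Thus $\lambda_g=a_g/b_g$ has value $0$ on $\mathcal D$. Choose $0\ne h\in R_E$ in all the finitely many primes of $\mathcal D_E\setminus\mathcal D$. Then $\mathcal D(R_E[1/h])\subset\mathcal D$, so $\lambda_g\in R_E[1/h]^*$ by (V1). Let $G=\{g\in G_1:\lambda_g\in k^*\}$; it has infinite rank by Lemma~\ref{lem:units}. If $0\ne g\in G$, pick $j$ with $g_j\ne0$ and an edge $w$ of $\Sigma_j$. Then $w(a_g)\ne0$, while $w$ is trivial on $k$.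
\end{proof}

\section{Removing the constants}\label{sec:constants}

If some $g\ne0$ has $\lambda_g=\mu\nu$ with $\mu\in k_A^*$ and $\nu\in k_B^*$, then $a_g/\mu=\nu b_g\in A\cap B=K$, so $a_g\in k$, a contradiction. In particular the proof is complete when $k=K$. In general no finiteness theorem applies, since $k^*/k_A^*k_B^*$ can have infinite rank: in $\mathbb Q(i)^*/\mathbb Q^*$, the classes of Gaussian primes $\pi_q$, one above each prime $q\equiv1\pmod 4$, are independent by unique factorization. A bound must come from the functions $a_g$ themselves.

Consider the smallest case, $k_A=k_B=K$ and $[k:K]=2$ with conjugation $\lambda\mapsto\bar\lambda$. We want $g\ne0$ with $\lambda_g/\bar\lambda_g=1$. By Lemma~\ref{lem:regular}, $A$ and $k$ are linearly disjoint over $K$, so there is an embedding $e_1$ of $E$ in an algebraic closure that is the identity on $A$ and conjugation on $k$. For the same reason there is an embedding $e_2$ that agrees with $e_1$ on $B$ and is the identity on $k$. Then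
\[
e_2(a_g)=\lambda_g\,e_2(b_g)=\lambda_g\,e_1(b_g)=\lambda_g\bar\lambda_g^{-1}e_1(a_g)=(\lambda_g/\bar\lambda_g)\,a_g .
\]
So the $a_g$ are eigenvectors of the $k$-linear, multiplicative map $e_2$. Multiplicatively independent eigenvalues force algebraically independent eigenvectors, and there are at most $s$ of those. Hence $g\mapsto\lambda_g/\bar\lambda_g$ has image of finite rank and nonzero kernel. In general one alternates between $A$ and $B$ several times, along the cycles of a finite graph.

Let $\tilde k$ be a Galois closure of $k/K$. Let $\Gamma_0$ be the finite bipartite graph with vertex set $\operatorname{Hom}_K(k_A,\tilde k)\sqcup\operatorname{Hom}_K(k_B,\tilde k)$ and edge set $\operatorname{Hom}_K(k,\tilde k)$, the edge $\sigma$ joining $\sigma|_{k_A}$ and $\sigma|_{k_B}$. A cycle $Z$ of $\Gamma_0$ is written as a sequence of edges $\sigma_0,\sigma_1,\dots,\sigma_{2j-1},\sigma_{2j}=\sigma_0$ in which $\sigma_{2i},\sigma_{2i+1}$ agree on $k_A$ and $\sigma_{2i+1},\sigma_{2i+2}$ agree on $k_B$; any edge of the cycle can serve as $\sigma_0$, and it then determines the direction. Define the homomorphism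
\[
\chi_Z\colon G\to\tilde k^*,\qquad\chi_Z(g)=\prod_{i=0}^{2j-1}\sigma_i(\lambda_g)^{(-1)^i}.
\]

\begin{lemma}\label{lem:rank}
For every cycle $Z$, the group $\chi_Z(G)$ has rank at most $s$.
\end{lemma}

\begin{proof}
Write $\chi=\chi_Z$. Let $\Omega_0\supset\tilde k$ be an algebraically closed field of transcendence degree $s$ over $\tilde k$. We construct embeddings $e_0,\dots,e_{2j}\colon E\to\Omega_0$ with $e_i|_k=\sigma_i$, such that $e_{2i+1}=e_{2i}$ on $A$ and $e_{2i+2}=e_{2i+1}$ on $B$. For $e_0$, extend $\sigma_0$ by sending a transcendence basis of $E/k$ to one of $\Omega_0/\tilde k$, and then extend to the algebraic extension $E$. Given $e_{2i}$, the maps $e_{2i}|_A$ and $\sigma_{2i+1}$ agree on $k_A$, so they define a homomorphism $A\otimes_{k_A}k\to\Omega_0$. By Lemma~\ref{lem:regular} the source is a field, so it maps isomorphically onto the compositum $Ak\subset E$; the resulting embedding of $Ak$ extends to the finite extension $E$, giving $e_{2i+1}$. The step from $e_{2i+1}$ to $e_{2i+2}$ is the same with $B$ in place of $A$. From $a_g=\lambda_gb_g$,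
\begin{align*}
e_{2i+2}(a_g)&=\sigma_{2i+2}(\lambda_g)\,e_{2i+2}(b_g)=\sigma_{2i+2}(\lambda_g)\,e_{2i+1}(b_g)\\
&=\sigma_{2i+2}(\lambda_g)\,\sigma_{2i+1}(\lambda_g)^{-1}e_{2i+1}(a_g)=\sigma_{2i+2}(\lambda_g)\,\sigma_{2i+1}(\lambda_g)^{-1}e_{2i}(a_g).
\end{align*}
Combining these for $i=0,\dots,j-1$ and using $\sigma_{2j}=\sigma_0$ gives
\begin{equation}\label{eq:eigen}
e_{2j}(a_g)=\chi(g)\,e_0(a_g).
\end{equation}

View $\tilde k$ as an extension of $k$ through $\sigma_0$. By Lemma~\ref{lem:regular}, $\tilde E=\tilde k\otimes_kE$ is a field. Since $e_0$ and $e_{2j}$ both restrict to $\sigma_0$ on $k$, they extend to $\tilde k$-linear embeddings $\tilde e_0,\tilde e_{2j}\colon\tilde E\to\Omega_0$. Let $\chi(g_1),\dots,\chi(g_q)$ be multiplicatively independent and let $H=\langle g_1,\dots,g_q\rangle$. Then $H$ is free on the $g_i$ and $\chi|_H$ is injective. We claim that the elements $a_g\in\tilde E$, $g\in H$, are linearly independent over $\tilde k$. Otherwise take a relation $\sum_gl_ga_g=0$ with the fewest nonzero coefficients; there are at least two, since $a_g\ne0$. Let $l_{g_0}\ne0$. Applying $\tilde e_{2j}-\chi(g_0)\tilde e_0$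 and using \eqref{eq:eigen} gives $\tilde e_0\bigl(\sum_gl_g(\chi(g)-\chi(g_0))a_g\bigr)=0$. As $\tilde e_0$ and $\chi|_H$ are injective, this is a shorter nontrivial relation, a contradiction. In particular the monomials $a_{g_1}^{N_1}\cdots a_{g_q}^{N_q}=a_{N_1g_1+\dots+N_qg_q}$ are linearly independent over $K$. So $a_{g_1},\dots,a_{g_q}\in E$ are algebraically independent over $K$, and $q\le s$.
\end{proof}

\begin{proof}[Proof of Proposition~\ref{prop:main}]
Fix a spanning forest of $\Gamma_0$. Each edge $\sigma_0$ outside the forest closes up, with the path in the forest between its ends, to a cycle $Z(\sigma_0)$ that we write starting with $\sigma_0$. These cycles are finite in number, so by Lemma~\ref{lem:rank} the map $(\chi_{Z(\sigma_0)})_{\sigma_0}$ has image of finite rank. Since $G$ has infinite rank, there is $g\ne0$ with $\chi_{Z(\sigma_0)}(g)=1$ for all $\sigma_0$. Write $a,b,\lambda$ for $a_g,b_g,\lambda_g$.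

We find $P_\alpha,Q_\beta\in\tilde k^*$, indexed by the vertices $\alpha\in\operatorname{Hom}_K(k_A,\tilde k)$ and $\beta\in\operatorname{Hom}_K(k_B,\tilde k)$, with
\begin{equation}\label{eq:factor}
\sigma(\lambda)=P_{\sigma|k_A}\,Q_{\sigma|k_B}\qquad\text{for every edge }\sigma .
\end{equation}
In each tree of the forest give one vertex the value $1$ and determine the other values successively so that \eqref{eq:factor} holds on the edges of the tree. Let $r_\sigma$ be the quotient of the left side of \eqref{eq:factor} by the right side. In the product $\prod_ir_{\sigma_i}^{(-1)^i}$ over the cycle $Z(\sigma_0)$, the factor $P$ common to $\sigma_{2i},\sigma_{2i+1}$ and the factor $Q$ common to $\sigma_{2i+1},\sigma_{2i+2}$ occur with opposite exponents and cancel, so the product equals $\chi_{Z(\sigma_0)}(g)=1$. All $r_{\sigma_i}$ with $0<i<2j$ equal $1$, so $r_{\sigma_0}=1$. This proves \eqref{eq:factor}.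

Since $\tilde k/K$ is Galois and contains $k$, the map $l\otimes y\mapsto(l\,\sigma(y))_\sigma$ identifies $\tilde k\otimes_Kk$ with $\prod_\sigma\tilde k$, and likewise $\tilde k\otimes_Kk_A=\prod_\alpha\tilde k$ and $\tilde k\otimes_Kk_B=\prod_\beta\tilde k$; the inclusion $\tilde k\otimes_Kk_A\subset\tilde k\otimes_Kk$ sends $(P_\alpha)_\alpha$ to $(P_{\sigma|k_A})_\sigma$. So \eqref{eq:factor} says $1\otimes\lambda=PQ$ with units $P\in\tilde k\otimes_Kk_A$ and $Q\in\tilde k\otimes_Kk_B$: the factorization sought at the beginning of this section exists after extending scalars, and this suffices. In the ring $\tilde k\otimes_KE$, the relation $a=\lambda b$ becomes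
\[
P^{-1}(1\otimes a)=Q\,(1\otimes b)\in(\tilde k\otimes_KA)\cap(\tilde k\otimes_KB)=\tilde k\otimes_K(A\cap B)=\tilde k\otimes_KK ,
\]
where the intersection is computed coordinatewise in a basis of $\tilde k$ over $K$. Hence $1\otimes a\in P\cdot(\tilde k\otimes_KK)\subset\tilde k\otimes_Kk_A$, and reading off the coordinate of $1$ in a basis of $\tilde k$ containing $1$ gives $a\in k_A\subset k$. This contradicts Proposition~\ref{prop:lambda}.
\end{proof}

Together with Proposition~\ref{prop:descent} and (i), this completes the proof of Theorem~\ref{thm:zero}.

\begin{thebibliography}{9}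

\bibitem{problem}
``1 Introduction'', \texttt{https://www.x-mol.com/paperRedirect/1260466713425715200}.

\bibitem{lang}
Lang, \emph{Fundamentals of Diophantine Geometry}, Ch.~6.

\end{thebibliography}
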